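# Hypercyclic operators on Banach spaces that fail the Hypercyclicity Criterion

## 1. A guess about the Criterion, tested on $\mathbb K^n$, $\ell^2$ and $\omega$

Scalars are $\mathbb K=\mathbb R$ or $\mathbb C$. An operator is a continuous linear map. The spaces are Banach spaces, and sometimes Fréchet spaces (complete metrizable locally convex spaces). The standard example of the latter is $\omega=\mathbb K^{\mathbb N}$ with coordinatewise convergence.

**Definition (hypercyclic, cyclic).** An operator $T$ on $X$ is *hypercyclic* if some orbit $\operatorname{orb}(x,T)=\{T^nx:n\ge0\}$ is dense in $X$. It is *cyclic* if for some $x$ the linear span of $\operatorname{orb}(x,T)$ is dense. The vector $x$ is then called hypercyclic, respectively cyclic, for $T$.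

**Definition (Hypercyclicity Criterion).** An operator $T$ satisfies the Criterion if there are dense sets $D_1,D_2\subseteq X$, an increasing sequence of positive integers $(n_k)$ and maps $S_{n_k}:D_2\to X$ such that

1. $T^{n_k}x\to0$ for every $x\in D_1$;
2. $S_{n_k}y\to0$ for every $y\in D_2$;
3. $T^{n_k}S_{n_k}y\to y$ for every $y\in D_2$.

We use *Birkhoff's transitivity theorem*: on a separable Fréchet space, $T$ is hypercyclic if and only if it is topologically transitive, that is, for all nonempty open $U,V$ there is $n\ge 0$ with $T^n(U)\cap V\ne\emptyset$.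

**Fact 1.** On a separable Fréchet space, the Criterion implies hypercyclicity.

*Proof.* Given nonempty open $U,V$, pick $x\in D_1\cap U$ and $y\in D_2\cap V$. Then $x+S_{n_k}y\to x$ and $T^{n_k}(x+S_{n_k}y)=T^{n_k}x+T^{n_k}S_{n_k}y\to y$. So $T^{n_k}(U)\cap V\neq\emptyset$ for large $k$, and Birkhoff's theorem applies. $\square$

Every infinite-dimensional separable Banach space carries hypercyclic operators. The problem, posed in "André Augusto, Leonardo Pellegrini" (arxitics.com/articles/2002.01613), asks whether the sufficient condition can be necessary on some space: *is there an infinite-dimensional separable Banach space $X$ on which every hypercyclic operator satisfies the Criterion?*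

A natural first guess is **yes**. We may choose the space, and the conditions (1)–(3) look like what hypercyclicity provides anyway: some vectors are sent near $0$, and some small vectors are sent anywhere. Let us test the guess.

*The space $\mathbb K^n$, $n\ge1$.* There are no hypercyclic operators, so there is nothing to test. Suppose $x$ is hypercyclic for $T$ on $\mathbb K^n$. The span of its orbit is a dense, hence full, subspace of $\mathbb K^n$. For $\alpha>0$ choose $m_k$ with $T^{m_k}x\to\alpha x$. Applying $T^i$ gives $T^{m_k}T^ix\to\alpha T^ix$ for every $i$, so $T^{m_k}\to\alpha I$ and $|\det T|^{m_k}\to\alpha^n$. Thus every positive number is a limit of powers $|\det T|^m$, $m\ge0$. This is absurd, because these powers are all $\le1$ or all $\ge1$.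

*The space $\ell^2$.* Let $L$ be the backward shift and $R$ the forward shift. The operator $T=2L$ satisfies the Criterion with $D_1=D_2=c_{00}$ (finitely supported sequences), $n_k=k$ and $S_k=2^{-k}R^k$. Indeed $T^kx=0$ once $k$ exceeds the support of $x$; moreover $\|S_ky\|=2^{-k}\|y\|\to0$ and $T^kS_ky=y$. One operator passes the test.

*The space $\omega$.* The shift $L$ itself passes, with $D_1=c_{00}$, $D_2=\omega$ and $S_k=R^k$, because $R^ky\to0$ coordinatewise. In fact *every* hypercyclic operator on $\omega$ passes, as we prove in Section 2. So the guess is right for a Fréchet space. It is wrong for every Banach space. Recall that $K\in L(X)$ is *nuclear* if $K=\sum_n f_n\otimes x_n$, meaning $Kx=\sum_nf_n(x)x_n$, with $\sum_n\|f_n\|\|x_n\|<\infty$, and that $\nu(K)$ is the infimum of these sums. For instance, a diagonal operator on $\ell^2$ with entries $2^{-n}$, $n\ge 1$, is nuclear with $\nu\le1$. The nuclear operators are complete for $\nu$, and $\|K\|\le\nu(K)$, $\nu(AK)\le\|A\|\nu(K)$.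

**Theorem A.** Let $X$ be an infinite-dimensional separable Banach space and $\delta>0$. There is an operator $T=I+K$ on $X$, with $K$ nuclear and $\nu(K)<\delta$, such that $T$ is hypercyclic but $T\oplus T$ is not cyclic. In particular $T$ does not satisfy the Hypercyclicity Criterion.

Hence the answer to the problem is **no**: there is no infinite-dimensional separable Banach space on which every hypercyclic operator satisfies the Criterion. We shall also prove the following two statements.

**Corollary B.** On every infinite-dimensional separable Banach space $X$, the hypercyclic operators $T$ with $T\oplus T$ non-cyclic are dense in $L(X)$ for the strong operator topology.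

**Theorem C.** For a separable infinite-dimensional Fréchet space $X$: every hypercyclic operator on $X$ satisfies the Hypercyclicity Criterion if and only if $X$ is isomorphic to $\omega$.

## 2. On $\omega$ every hypercyclic operator satisfies the Criterion

The dual of $\omega$ is $c_{00}$, since a continuous functional depends on finitely many coordinates. An operator $T$ on $\omega$ has a transpose $T':c_{00}\to c_{00}$ with $\langle Tx,f\rangle=\langle x,T'f\rangle$. We shall repeatedly use that if $f_1,\dots,f_m\in c_{00}$ are linearly independent, then $x\mapsto(\langle x,f_i\rangle)_{i\le m}$ maps $\omega$ onto $\mathbb K^m$.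

**Proposition 2.** Every hypercyclic operator $T$ on $\omega$ satisfies the Criterion.

*Proof.* View $c_{00}$ as a module over $\mathbb K[t]$, with $t$ acting as $T'$.

**Step 1: the module is torsion-free.** This is where hypercyclicity enters. Suppose $P(T')f=0$ with $f\ne0$ and $P\ne0$. Then $E=\operatorname{span}\{T'^nf:n\ge0\}$ is a nonzero finite-dimensional $T'$-invariant space. Let $E^\#$ be its algebraic dual, and let $\rho:\omega\to E^\#$, $\rho(x)=\langle x,\cdot\rangle|_E$. This map is continuous and onto, and $\rho(Tx)(g)=\langle x,T'g\rangle=\rho(x)(T'g)$. So $\rho$ intertwines $T$ with the transpose of $T'|_E$ and carries a dense orbit of $T$ to a dense orbit of that transpose. Hence the transpose is hypercyclic on a nonzero finite-dimensional space, which Section 1 excludes.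

**Step 2: if $E\subset c_{00}$ is finite-dimensional, then $E\cap T'^nE=\{0\}$ for all large $n$.** The submodule generated by $E$ is finitely generated and torsion-free over the principal ideal domain $\mathbb K[t]$, so it is isomorphic to $\mathbb K[t]^r$ for some $r$. Under this isomorphism $E$ consists of vectors of polynomials of degree $\le m$, for some $m$. If $n>m$, a nonzero element of $t^nE$ has a component of degree $\ge n>m$, so it is not in $E$.

**Step 3: $T$ is mixing,** that is, for nonempty open $U,V$ we have $T^n(U)\cap V\ne\emptyset$ for *all* large $n$. For a suitable $l$ and $\varepsilon>0$, with $f_1,\dots,f_l$ the first $l$ coordinate functionals, $U$ contains a set $\{x:|\langle x,f_i\rangle-a_i|<\varepsilon,\ i\le l\}$ and $V$ contains a set $\{x:|\langle x,f_i\rangle-b_i|<\varepsilon,\ i\le l\}$. Let $E=\operatorname{span}\{f_i\}$. By Step 1 (with $P=t^n$) the map $T'^n$ is injective, and by Step 2 $E\cap T'^nE=\{0\}$ for large $n$. So $f_1,\dots,f_l,T'^nf_1,\dots,T'^nf_l$ are linearly independent. Hence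 some $x$ satisfies $\langle x,f_i\rangle=a_i$ and $\langle T^nx,f_i\rangle=\langle x,T'^nf_i\rangle=b_i$ for all $i$. Thus $x\in U$ and $T^nx\in V$.

**Step 4: $T\oplus T$ is hypercyclic.** Given $U_1\times U_2$ and $V_1\times V_2$, every large $n$ works for both pairs $(U_1,V_1)$ and $(U_2,V_2)$. So $T\oplus T$ is topologically transitive, and Birkhoff's theorem applies.

**Step 5: from $T\oplus T$ to the Criterion.** The theorem of Bès and Peris (*Hereditarily hypercyclic operators*, J. Funct. Anal. 167 (1999), 94–112) says that on a separable Fréchet space $T$ satisfies the Criterion if and only if $T\oplus T$ is hypercyclic. Here is the implication we need. Let $\mathfrak d$ be a translation-invariant metric for the topology and $(x,y)$ a hypercyclic vector for $T\oplus T$. The invertible operator $(a,b)\mapsto(a,b/k)$ commutes with $T\oplus T$, so $(x,y/k)$ is also hypercyclic. A dense orbit in a space without isolated points visits each nonempty open set infinitely often. Hence we can choose $n_1<n_2<\cdots$ with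
$$\mathfrak d(T^{n_k}x,0)<\tfrac1k,\qquad \mathfrak d(T^{n_k}u_k,x)<\tfrac1k,\qquad u_k=y/k\to0 .$$
Let $D_1=D_2=\operatorname{orb}(x,T)$, which is dense, and $S_{n_k}(T^jx)=T^ju_k$. This is well defined because the $T^jx$ are distinct, a dense orbit being infinite. Then $T^{n_k}T^jx=T^jT^{n_k}x\to0$, $S_{n_k}T^jx=T^ju_k\to0$, and $T^{n_k}S_{n_k}T^jx=T^jT^{n_k}u_k\to T^jx$. $\square$

Step 3 uses that an open set in $\omega$ restricts only finitely many functionals. The unit ball of an infinite-dimensional Banach space restricts infinitely many at once, so this argument cannot start there.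

## 3. Symmetric bilinear forms prevent $T\oplus T$ from being cyclic

To defeat the Criterion we need a property that is stable under limits and that the Criterion forbids.

**Lemma 3.** Let $T$ be an operator on a separable Fréchet space $X$, and let $B$ be a nonzero continuous bilinear form on $X$ with
$$B(Tx,y)=B(x,Ty)\qquad(x,y\in X).\tag{1}$$
Then $T\oplus T$ is not cyclic, and $T$ does not satisfy the Criterion.

*Proof.* Suppose $(u,w)$ is cyclic for $T\oplus T$. The functional $\ell(a,b)=B(a,w)-B(u,b)$ is continuous on $X\oplus X$, and by (1) $\ell(T^nu,T^nw)=B(T^nu,w)-B(u,T^nw)=0$ for all $n$. So $\ell=0$. Putting $b=0$ gives $B(a,w)=0$ for all $a$, and then $B(a,T^nw)=B(T^na,w)=0$ for all $a$ and $n$. Since $w$ is cyclic for $T$ (project to the second coordinate), $B=0$, a contradiction.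

If $T$ satisfied the Criterion with $D_1,D_2,(n_k),S_{n_k}$, then $T\oplus T$ would satisfy it with $D_1\times D_1$, $D_2\times D_2$, $(n_k)$, $S_{n_k}\times S_{n_k}$. By Fact 1 it would be hypercyclic, hence cyclic. $\square$

*Example with a form.* Let $T$ be a diagonal matrix on $\mathbb K^2$ with distinct entries, and $B(x,y)=x_1y_1+x_2y_2$. Then (1) holds. Indeed, $T\oplus T$ acts on a space of dimension $4$ and has a minimal polynomial of degree $2$, so each orbit spans at most two dimensions.

*Example without a form.* Let $T=2L$ on $\ell^2$ with unit vectors $u_0,u_1,\dots$, so $Tu_0=0$ and $Tu_n=2u_{n-1}$. If (1) holds, then $0=B(Tu_0,u_n)=2B(u_0,u_{n-1})$ for $n\ge1$, so $B(u_0,\cdot)=0$. Also $2B(u_{m-1},u_n)=2B(u_m,u_{n-1})$ for $m,n\ge1$, so $B(u_{m-1},\cdot)=0$ implies $B(u_m,\cdot)=0$. Hence $B=0$, as it must be by Lemma 3.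

So the task is to build, on an arbitrary $X$, a hypercyclic $T$ together with a nonzero form $B$ satisfying (1). On an arbitrary $X$ the operators we can write down are limits of finite-rank operators, plus multiples of $I$. We take $T=e^q$ with $q$ a nuclear limit of finite-rank nilpotent operators $q_k$, and $B$ a limit of forms $B_k$ with $B_k(q_kx,y)=B_k(x,q_ky)$.

The quantity to watch is a single scalar function. If $B(qx,y)=B(x,qy)$, then every power of $q$ can be moved across $B$. So with $F(t)=B(e^{tq}e_0,e_0)$,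
$$B\big(P(q)e^{tq}e_0,\;Q(q)e^{uq}e_0\big)=\big((PQ)(\partial)F\big)(t+u)\tag{2}$$
for polynomials $P,Q$, where $\partial=d/dt$: indeed $\partial$ applied to $F$ inserts one factor $q$. Now let $y=e^{Nq}e_0-v(q)e_0$, where $v$ is a polynomial. Hypercyclicity asks that for suitable $N$ and $v$ this vector be small. By (2),
$$\begin{aligned}B(y,q^me_0)&=F^{(m)}(N)-(v(\partial)F)^{(m)}(0),\\ B(y,q^my)&=F^{(m)}(2N)-2(v(\partial)F)^{(m)}(N)+(v(\partial)^2F)^{(m)}(0).\end{aligned}\tag{3}$$
If $y$ is small, both right-hand sides are small. So $F$ must look like $v(\partial)F$ near $N$ and like $v(\partial)^2F$ near $2N$, compared with its behavior near $0$. The proof consists in arranging this with polynomials $F$.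

## 4. Coordinates on $X$ and nilpotent multiplication operators

We need vectors with dense span and continuous coordinate functionals. The lemma is stated with a seminorm $p$ for use in Section 9; **on a Banach space take $p=\|\cdot\|$.**

**Lemma 4.** Let $X$ be a separable metrizable locally convex space and $p$ a continuous seminorm with $\dim X/\ker p=\infty$. There are $e_n\in X$, $e_n^*\in X^*$ $(n\ge0)$ with $e_m^*(e_n)=\delta_{mn}$, $\operatorname{span}\{e_n\}$ dense, and $|e_n^*|\le C_n\,p$ for some constants $C_n$.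

*Proof.* Let $(y_n)_{n\ge0}$ be dense and $\mathfrak d$ a translation-invariant metric for the topology. Suppose $e_i,e_i^*$ are constructed for $i<n$. Put $L=\bigcap_{i<n}\ker e_i^*$ and $\hat y=y_n-\sum_{i<n}e_i^*(y_n)e_i\in L$. Since $L$ has finite codimension and $\ker p$ does not, $L\not\subseteq\ker p$. Pick $z\in L$ with $p(z)\ne0$. Let $e_n=\hat y+\tau z$, with $\tau=0$ if $p(\hat y)\neq0$, and otherwise $\tau>0$ with $\mathfrak d(\tau z,0)<2^{-n}$. Then $e_n\in L$, and $p(e_n)\ne0$; in the second case $p(e_n)=\tau p(z)$.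

If $e_n-\sum_{i<n}c_ie_i\in\ker p$, apply $e_j^*$, which vanishes on $\ker p$. As $e_n\in L$, this gives $c_j=0$ for all $j<n$, so $p(e_n)=0$, a contradiction. Thus the class of $e_n$ in the normed space $X/\ker p$ is not in the span of the classes of $e_i$, $i<n$. The Hahn–Banach theorem gives $e_n^*$ with $|e_n^*|\le C_np$, $e_n^*(e_i)=0$ for $i<n$, and $e_n^*(e_n)=1$. Since $e_n\in L$, also $e_i^*(e_n)=0$ for $i<n$.

By construction $\mathfrak d(y_n,\operatorname{span}\{e_i\})<2^{-n}$. As $X$ has no isolated points, each $x\in X$ is a limit of some $y_{n_j}$ with $n_j\to\infty$. So the span is dense. $\square$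

Fix such a system. Put $X_n=\operatorname{span}(e_0,\dots,e_{n-1})$ and $\pi_n=\sum_{i<n}e_i^*\otimes e_i$, a continuous projection onto $X_n$. For $n\le m$ we have $\pi_n\pi_m=\pi_n$. Let $\mathcal P_n$ be the space of polynomials in $s$ of degree $<n$, identified as a vector space with the algebra $\mathbb K[s]/(s^n)$. Let $d_k=4^k$.

**Definition (stage-$k$ datum).** This is a pair $(\Phi_k,F_k)$, where $\Phi_k:\mathcal P_{d_k}\to X_{d_k}$ is a linear isomorphism with $\Phi_k(1)=e_0$ and $F_k\in\mathbb K[z]$ has degree $<d_k$. It defines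

* $q_k=\Phi_kM_k\Phi_k^{-1}\pi_{d_k}$, where $M_k$ is multiplication by $s$ in $\mathbb K[s]/(s^{d_k})$;
* $\varphi_k(P)=(P(\partial)F_k)(0)$ for $P\in\mathbb K[s]$, so $\varphi_k(s^j)=F_k^{(j)}(0)$, and $\varphi_k$ vanishes on multiples of $s^{d_k}$;
* $B_k(x,y)=\varphi_k\big(\Phi_k^{-1}\pi_{d_k}x\cdot\Phi_k^{-1}\pi_{d_k}y\big)$, a continuous bilinear form on $X$.

Let $f=\Phi_k^{-1}\pi_{d_k}x$ and $g=\Phi_k^{-1}\pi_{d_k}y$. Since $\varphi_k$ kills multiples of $s^{d_k}$, both $B_k(q_kx,y)$ and $B_k(x,q_ky)$ equal $\varphi_k(sfg)$. Hence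
$$B_k(q_kx,y)=B_k(x,q_ky)\qquad(x,y\in X).\tag{4}$$

*Stage $0$.* Here $d_0=1$, $\Phi_0(1)=e_0$ and $F_0=1$. Then $q_0=0$ and $B_0(x,y)=e_0^*(x)e_0^*(y)$.

*The meaning of $F_k$.* With $E_t=\sum_{j<d_k}t^js^j/j!$ we have $e^{tq_k}e_0=\Phi_k(E_t)$, and $\varphi_k(E_t)=\sum_{j<d_k} t^jF_k^{(j)}(0)/j!=F_k(t)$. Since $E_tE_u\equiv E_{t+u}$ modulo $s^{d_k}$, we get $B_k(e^{tq_k}e_0,e^{uq_k}e_0)=F_k(t+u)$. So $F_k$ is the function $F$ of Section 3.

## 5. Why adding one dimension fails: an affine $F$ and the nodes $0,N,2N$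

Start from stage $0$ and aim at the vector $ce_0$, that is, $v=c\in\mathbb K$. We want $q$ close to $q_0=0$, a form close to $B_0$ for which $q$ is symmetric, and $e^{Nq}e_0$ close to $ce_0$. The cheapest attempt adds one dimension.

Work in $\mathbb K[s]/(s^2)$, where $e^{Ns}$ is $1+Ns$. Put $y_N=(1+Ns)-c$. For $N\ge1$ the elements $1,y_N$ form a basis, and we may declare $\Phi(1)=e_0$, $\Phi(y_N)=\eta e_1$ with $\eta$ small. Let $q$ be multiplication by $s$, transported by $\Phi$. Since $s=N^{-1}\big(y_N-(1-c)\big)$ and $sy_N=(1-c)s$,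
$$qe_0=N^{-1}\big(\eta e_1-(1-c)e_0\big),\qquad qe_1=\eta^{-1}(1-c)N^{-1}\big(\eta e_1-(1-c)e_0\big).$$
For fixed $\eta$ both tend to $0$ as $N\to\infty$, and $e^{Nq}e_0=\Phi(1+Ns)=ce_0+\eta e_1$. As far as the orbit is concerned, this is a complete success.

The form is the trouble. If $B$ is a form on $\operatorname{span}(e_0,e_1)$ for which $q$ is symmetric, then $B(\Phi f,\Phi g)=\varphi(fg)$ with $\varphi(f)=B(\Phi f,e_0)$. So $B$ comes from an affine function $F$ with $F(0)=\varphi(1)$ and $F'(0)=\varphi(s)$. In $\mathbb K[s]/(s^2)$ we have $y_N^2=(1-c)^2+2(1-c)Ns$ and $Ns=y_N-(1-c)$, so $\varphi(y_N^2)=-(1-c)^2\varphi(1)+2(1-c)\varphi(y_N)$. In terms of $B$: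
$$\eta^2B(e_1,e_1)=-(1-c)^2B(e_0,e_0)+2(1-c)\,\eta\,B(e_1,e_0).$$
If $B$ is close to $B_0$, then $B(e_0,e_0)\approx1$ while $B(e_1,e_0)\approx0$ and $B(e_1,e_1)\approx0$. This forces $(1-c)^2\approx0$. So for every fixed $c\neq1$ the attempt fails, exactly at the pair $(e_1,e_1)$. In terms of (3): the values $1,c,c^2$ are needed at $0,N,2N$, but an affine $F$ with values $1,c$ at $0,N$ has value $2c-1$ at $2N$, and $c^2-(2c-1)=(c-1)^2$.

The remedy is more room, so that $F$ can be prescribed at three nodes independently. If $F_k$ has degree $<d$, we need $d$-jets at $0,N,2N$. The interpolation below produces a polynomial of degree $\le(d-1)+(3d-1)=4d-2$, which is why each stage multiplies the dimension by four. The new dimensions must be filled so that $q$ stays close to $q_k$. We shall use the basis $s^i$, $s^jy_N$ with $i,j<2d$, half of each kind.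

*The smallest case, $d=1$, by hand.* In $\mathbb K[s]/(s^4)$ let $y_N=1+Ns+\frac{N^2}2s^2+\frac{N^3}6s^3-c$. Modulo $\operatorname{span}(1,s)$ we have $y_N\equiv\frac{N^2}2s^2+\frac{N^3}6s^3$ and $sy_N\equiv Ns^2+\frac{N^2}2s^3$, with determinant $\frac{N^4}4-\frac{N^4}6=\frac{N^4}{12}\ne0$. So $1,s,y_N,sy_N$ is a basis, and one checks that
$$s^2=\frac6{N^2}\,y_N-\frac2N\,sy_N-\frac{6(1-c)}{N^2}-\frac{4+2c}{N}\,s .$$
(The coefficients of $s^2$ and $s^3$ on the right are $3-2=1$ and $N-N=0$. That of $1$ is $\frac{6(1-c)}{N^2}-\frac{6(1-c)}{N^2}=0$. That of $s$ is $\frac6N-\frac{2(1-c)}N-\frac{4+2c}N=0$.) All coefficients tend to $0$. For the form, take $F(z)=A_0(z/N)+cA_1(z/N)+c^2A_2(z/N)$ with $A_0(\tau)=\frac12(\tau-1)(\tau-2)$, $A_1(\tau)=\tau(2-\tau)$, $A_2(\tau)=\frac12\tau(\tau-1)$. Then $F$ takes the values $1,c,c^2$ at $0,N,2N$, and its derivatives there are $O(1/N)$. So both right-hand sides in (3) tend to $0$. This works, and the general step has the same form.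

## 6. The inductive step in $\mathbb K[s]/(s^{4d})$

The step is finite-dimensional, and we state it without norms. Given a stage-$k$ datum, put $d=d_k$, $a=2d$, $D=2a=4d=d_{k+1}$, and
$$\mathcal B=\{\Phi_k(s^i):0\le i<d\}\cup\{e_n:d\le n<D\},$$
a basis of $X_D$ which depends only on the stage-$k$ datum.

**Proposition 5.** Let $(\Phi_k,F_k)$ be a stage-$k$ datum, $v\in\mathcal P_d$ and $\kappa\in(0,1)$. There are a stage-$(k+1)$ datum $(\Phi_{k+1},F_{k+1})$ with $\Phi_{k+1}|_{\mathcal P_d}=\Phi_k$, a positive integer $N$ and $\eta\in(0,\kappa)$ such that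

* (a) for every $b\in\mathcal B$, all coordinates of $(q_{k+1}-q_k)b$ with respect to $\mathcal B$ have modulus $<\kappa$;
* (b) $|(B_{k+1}-B_k)(b,b')|<\kappa$ for all $b,b'\in\mathcal B$;
* (c) $e^{Nq_{k+1}}e_0=\Phi_k(v)+\eta e_{2d}$.

*Proof.* Let $R=\mathbb K[s]/(s^D)$, let $E_N=\sum_{j<D}N^js^j/j!$ (this is $e^{Ns}$ in $R$), and let $y_N=E_N-v\in R$. Fix any $\eta\in(0,\kappa)$. The integer $N$ will be chosen large, depending on $\eta$.

**Step 1 (a basis of $R$).** The aim is to show that for $N$ large $\{s^i\}_{i<a}\cup\{s^jy_N\}_{j<a}$ is a basis of $R$, and that in the expansions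
$$s^a=\sum_{i<a}\alpha_is^i+\sum_{j<a}\beta_js^jy_N,\qquad s^ay_N=\sum_{i<a}\alpha'_is^i+\sum_{j<a}\beta'_js^jy_N\tag{5}$$
all coefficients tend to $0$ as $N\to\infty$. The means is to rescale $s$ so that $N$ disappears in the limit.

Let $\theta_N$ be the algebra automorphism $f(s)\mapsto f(s/N)$ of $R$. Then
$$\theta_N(y_N)=E_1-v(s/N)=:y^{(N)}\longrightarrow y^\infty:=E_1-c,\qquad c=v(0).$$
The $2a=D$ vectors $s^i,s^jy^\infty$ $(i,j<a)$ form a basis of $R$. As $\dim R=D$, we need only check independence. Let $P,Q\in\mathcal P_a$ with $P+Qy^\infty=0$ in $R$. Then the function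
$$f(s)=P(s)-cQ(s)+Q(s)e^s$$
has zero Taylor coefficients in all degrees $<D=2a$. Moreover $\partial^a$ kills $P-cQ$ and $(\partial-1)^a$ kills $Qe^s$, so $\partial^a(\partial-1)^af=0$. This is a linear equation of order $2a$ with constant coefficients, and $f$ has zero initial data of order $2a$ at $0$, so $f\equiv0$. Applying $\partial^a$ to $f=0$ gives $0=\partial^a(Qe^s)=\big((1+\partial)^aQ\big)e^s$. Since $1+\partial$ preserves the degree of a nonzero polynomial, $Q=0$, and then $P=0$.

The matrix whose columns are the monomial coordinates of $s^i,s^jy^{(N)}$ converges to the invertible matrix belonging to $s^i,s^jy^\infty$. So for $N$ large it is invertible and its inverse converges. Hence $\{s^i\}\cup\{s^jy^{(N)}\}$ is a basis, and in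
$$s^a=\sum_{i<a} a_is^i+\sum_{j<a} b_js^jy^{(N)},\qquad s^ay^{(N)}=\sum_{i<a} a_i's^i+\sum_{j<a} b'_js^jy^{(N)}$$
the coefficients (which depend on $N$) stay bounded. Now apply $\theta_N^{-1}$, which sends $s^i$ to $N^is^i$ and $y^{(N)}$ to $y_N$, and divide by $N^a$. This gives the basis and (5), with
$$\alpha_i=N^{i-a}a_i,\quad\beta_j=N^{j-a}b_j,\quad\alpha'_i=N^{i-a}a'_i,\quad\beta_j'=N^{j-a}b'_j .$$
Since $i,j<a$, all of these tend to $0$. (This is why the two halves have equal size. With $a_1$ powers $s^i$ and $a_2$ elements $s^jy_N$, the same scaling would give exponents $j-a_1$ with $j<a_2$ and $i-a_2$ with $i<a_1$; to have all of them negative we need $a_1=a_2$.)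

**Step 2 (definition of $\Phi_{k+1}$).** We place the new directions so that multiplication by $s$ moves along the $e_n$ with small weights $\eta$, and so that $y_N$ becomes a short vector. Define $\Phi=\Phi_{k+1}:R\to X_D$ on the basis of Step 1 by
$$\Phi(s^i)=\Phi_k(s^i)\ (i<d),\quad\Phi(s^i)=\eta^{i-d+1}e_i\ (d\le i<2d),\quad\Phi(s^jy_N)=\eta^{j+1}e_{2d+j}\ (0\le j<2d).$$
It maps a basis onto a basis of $X_D$, so it is an isomorphism. Also $\Phi|_{\mathcal P_d}=\Phi_k$ and $\Phi(1)=e_0$.

**Step 3 ($q_{k+1}$ is close to $q_k$).** We compute $\Delta=q_{k+1}-q_k$ on $\mathcal B$. Recall $q_{k+1}\Phi(f)=\Phi(sf)$. Also $q_k\Phi_k(s^i)=\Phi_k(s^{i+1})$ for $i<d-1$, while $q_k\Phi_k(s^{d-1})=0$, and $q_ke_n=0$ for $n\ge d$ since $\pi_de_n=0$. Hence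
$$\begin{aligned}
\Delta\Phi_k(s^i)&=0\ (i<d-1),\qquad\Delta\Phi_k(s^{d-1})=\Phi(s^d)=\eta e_d,\\
\Delta e_i&=\eta e_{i+1}\quad(d\le i<2d-1\ \text{ or }\ 2d\le i<4d-1),\\
\Delta e_{2d-1}&=\eta^{-d}\Phi(s^a),\qquad\Delta e_{4d-1}=\eta^{-2d}\Phi(s^ay_N).
\end{aligned}$$
For example, for $d\le i<2d-1$ we have $e_i=\eta^{-(i-d+1)}\Phi(s^i)$, so $q_{k+1}e_i=\eta^{-(i-d+1)}\Phi(s^{i+1})=\eta e_{i+1}$. In the first two lines the only nonzero coordinates are $\eta<\kappa$. By (5),
$$\eta^{-d}\Phi(s^a)=\eta^{-d}\Big(\sum_{i<d}\alpha_i\Phi_k(s^i)+\sum_{d\le i<2d}\alpha_i\eta^{i-d+1}e_i+\sum_{j<2d}\beta_j\eta^{j+1}e_{2d+j}\Big),$$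
whose coordinates tend to $0$ as $N\to\infty$ with $\eta$ fixed. The same holds for $\eta^{-2d}\Phi(s^ay_N)$. So (a) holds for all large $N$.

**Step 4 (the orbit hits the target).** On $X_D$, $q_{k+1}$ is conjugate by $\Phi$ to multiplication by $s$ on $R$, and $\Phi(1)=e_0$. Hence
$$e^{Nq_{k+1}}e_0=\Phi(E_N)=\Phi(v+y_N)=\Phi_k(v)+\eta e_{2d},$$
which is (c).

**Step 5 (choice of $F_{k+1}$).** By (3), $F_{k+1}$ should look like $P_0=F_k$ near $0$, like $P_1=v(\partial)F_k$ near $N$, and like $P_2=v(\partial)^2F_k$ near $2N$. These three polynomials have degree $<d$. By Hermite interpolation ($3d$ conditions) there are polynomials $A_0,A_1,A_2$, independent of $N$, of degree $\le3d-1$ with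
$$A_r(\tau)=\delta_{rc}+O\big((\tau-c)^d\big)\quad\text{as }\tau\to c,\qquad r,c\in\{0,1,2\}.$$
Put
$$F(z)=F_{k+1}(z)=\sum_{r=0}^2P_r(z-rN)\,A_r(z/N),\qquad\deg F\le(d-1)+(3d-1)=4d-2<D .$$
For $c\in\{0,1,2\}$,
$$F(cN+z)=\sum_{r=0}^2P_r\big(z+(c-r)N\big)\,A_r(c+z/N).$$
In the term $r=c$, the second factor is $1$ plus a combination of powers $(z/N)^j$ with $j\ge d$, so the term tends to $P_c(z)$ coefficientwise as $N\to\infty$. In a term with $r\ne c$, the coefficients of $P_r(z+(c-r)N)$ are $O(N^{d-1})$, because $\deg P_r\le d-1$. Those of $A_r(c+z/N)$, a combination of powers $(z/N)^j$ with $j\ge d$, are $O(N^{-d})$. So the product is $O(N^{-1})$ coefficientwise. Hence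
$$F^{(m)}(cN)\xrightarrow[N\to\infty]{}P_c^{(m)}(0)\qquad(c=0,1,2;\ m\ge0).\tag{6}$$

**Step 6 ($B_{k+1}$ is close to $B_k$).** With $\eta$ fixed, we show that $(B_{k+1}-B_k)(b,b')\to0$ as $N\to\infty$ for all $b,b'\in\mathcal B$. Write $\varphi=\varphi_{k+1}$, so $B_{k+1}(\Phi f,\Phi g)=\varphi(fg)$, and recall that $\varphi$ kills multiples of $s^D$.

* *Both vectors among $\Phi_k(s^i)$ $(i<d)$ and $e_i$ $(d\le i<2d)$.* These vectors are multiples, by constants depending only on $\eta$, of $\Phi(s^i)$, $i<2d$. By (6) with $c=0$, $\varphi(s^{i+i'})=F^{(i+i')}(0)\to F_k^{(i+i')}(0)$. If $i,i'<d$, the limit is $\varphi_k(s^{i+i'})=B_k(\Phi_ks^i,\Phi_ks^{i'})$. If $\max(i,i')\ge d$, the limit is $0$ because $\deg F_k<d$, and $B_k$ vanishes on the pair because $\pi_de_i=0$ for $i\ge d$.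
* *Exactly one vector $e_{2d+j}=\eta^{-j-1}\Phi(s^jy_N)$.* Here $B_k$ vanishes, and $B_{k+1}$ is an $\eta$-dependent constant times some $\varphi(s^my_N)$. Since $\deg F<D$, Taylor's formula gives $E_N(\partial)F=F(\cdot+N)$. So
$$\varphi(s^my_N)=F^{(m)}(N)-(v(\partial)F)^{(m)}(0)\to P_1^{(m)}(0)-(v(\partial)P_0)^{(m)}(0)=0,$$
where (6) is applied to each derivative that occurs.
* *Two vectors $e_{2d+i},e_{2d+j}$.* Again $B_k$ vanishes, and $B_{k+1}$ is an $\eta$-dependent constant times some $\varphi(s^my_N^2)$ with $y_N^2=E_N^2-2vE_N+v^2$. As $E_N(\partial)^2F=F(\cdot+2N)$,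
$$\begin{aligned}\varphi(s^my_N^2)&=F^{(m)}(2N)-2(v(\partial)F)^{(m)}(N)+(v(\partial)^2F)^{(m)}(0)\\&\to\big(P_2-2v(\partial)P_1+v(\partial)^2P_0\big)^{(m)}(0)=0.\end{aligned}$$

So (b) holds for all large $N$. Take $N$ large enough for Steps 1, 3 and 6. $\square$

## 7. Limits $q$ and $B$ on a Banach space: proof of Theorem A

Let $X$ be an infinite-dimensional separable Banach space, with $(e_n,e_n^*)$ from Lemma 4 for $p=\|\cdot\|$. We first put norms on Proposition 5.

**Proposition 6.** Let $(\Phi_k,F_k)$ be a stage-$k$ datum, $v\in\mathcal P_{d_k}$, $\varepsilon>0$. There are a stage-$(k+1)$ datum $(\Phi_{k+1},F_{k+1})$ with $\Phi_{k+1}|_{\mathcal P_{d_k}}=\Phi_k$ and a positive integer $N$ such that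
$$\nu(q_{k+1}-q_k)<\varepsilon,\qquad\|B_{k+1}-B_k\|<\varepsilon,\qquad\|e^{Nq_{k+1}}e_0-\Phi_k(v)\|<\varepsilon .$$

*Proof.* For $b\in\mathcal B$ let $b^*$ be its coordinate functional on $X_D$. Put $\Gamma=\max_b\|b^*\circ\pi_D\|$ and $\mu=\max_b\|b\|$; these depend only on the stage-$k$ datum and the fixed system. Take the objects of Proposition 5 for some $\kappa$. Both $\Delta=q_{k+1}-q_k$ and $B_{k+1}-B_k$ factor through $\pi_D$, so
$$\Delta=\sum_{b\in\mathcal B}(b^*\circ\pi_D)\otimes\Delta b,\qquad(B_{k+1}-B_k)(x,y)=\sum_{b,b'}b^*(\pi_Dx)\,b'^*(\pi_Dy)\,(B_{k+1}-B_k)(b,b').$$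
By (a), $\|\Delta b\|\le D\kappa\mu$, so $\nu(\Delta)\le D^2\Gamma\mu\,\kappa$. By (b), $\|B_{k+1}-B_k\|\le D^2\Gamma^2\kappa$. By (c), $\|e^{Nq_{k+1}}e_0-\Phi_k(v)\|=\eta\|e_{2d}\|\le\kappa\mu$. Choose $\kappa$ small. $\square$

**Proof of Theorem A.**

**Step 1 (targets).** We need targets $w_k\in X_{d_k}$ in which every element of some countable dense set occurs infinitely often. Let $\{z_0,z_1,\dots\}$ be a countable dense subset of $\operatorname{span}\{e_n\}$, hence of a dense subspace of $X$. Let $g:\{0,1,2,\dots\}\to\{0,1,2,\dots\}$ take every value infinitely often. Put $w_k=z_{g(k)}$ if $z_{g(k)}\in X_{d_k}$, and $w_k=0$ otherwise. Each $z_m$ lies in $X_{d_k}$ for all large $k$, so it equals $w_k$ infinitely often.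

**Step 2 (the induction).** Start with stage $0$. At step $k=0,1,2,\dots$ apply Proposition 6 with $v=\Phi_k^{-1}(w_k)$ and $\varepsilon=\varepsilon_k$; this gives $(\Phi_{k+1},F_{k+1})$ and $N_k$. The $\varepsilon_k>0$ are chosen so small that

* $\sum_k\varepsilon_k<\log(1+\delta)$ and $\|e_0\|^2\sum_k\varepsilon_k<1$;
* $\|e^{N_kq_{k+1}}e_0-w_k\|<2^{-k}$ (take $\varepsilon_k\le2^{-k}$);
* $\|e^{N_jq_{k+1}}e_0-e^{N_jq_k}e_0\|<2^{-k}$ for all $j<k$.

The last is possible because $A\mapsto e^{N_jA}e_0$ is continuous on $L(X)$, $\|q_{k+1}-q_k\|\le\nu(q_{k+1}-q_k)<\varepsilon_k$, and at step $k$ the operator $q_k$ and the numbers $N_0,\dots,N_{k-1}$ are already fixed.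

**Step 3 (the limits).** The nuclear operators are complete for $\nu$, and $q_0=0$, so $q_k\to q$ in nuclear norm with $\nu(q)\le\sum_k\varepsilon_k<\log(1+\delta)$. Likewise $B_k\to B$ in norm. Since $B_0(e_0,e_0)=1$, we have $|B(e_0,e_0)-1|\le\|e_0\|^2\sum_k\varepsilon_k<1$, so $B\ne0$. Passing to the limit in (4), $B(qx,y)=B(x,qy)$.

**Step 4 (the operator).** Put $T=e^q=I+K$ with $K=\sum_{n\ge1}q^n/n!$. As $\nu(q^n)\le\|q\|^{n-1}\nu(q)\le\nu(q)^n$, the operator $K$ is nuclear and $\nu(K)\le e^{\nu(q)}-1<\delta$. From $B(q^nx,y)=B(x,q^ny)$ for all $n$ we get $B(Tx,y)=B(x,Ty)$ by summing the series.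

**Step 5 ($T$ is hypercyclic).** For every $j$ we have $T^{N_j}e_0=e^{N_jq}e_0=\lim_ke^{N_jq_k}e_0$. So
$$\|T^{N_j}e_0-w_j\|\le\|e^{N_jq_{j+1}}e_0-w_j\|+\sum_{k>j}\|e^{N_jq_{k+1}}e_0-e^{N_jq_k}e_0\|\le2^{-j}+\sum_{k>j}2^{-k}=2\cdot2^{-j}.$$
Each element of a dense set equals $w_j$ for infinitely many $j$, so it is a limit of points $T^{N_j}e_0$. Hence $\operatorname{orb}(e_0,T)$ is dense.

**Step 6 (conclusion).** By Lemma 3, $T\oplus T$ is not cyclic and $T$ fails the Criterion. $\blacksquare$

## 8. Conjugating into strong neighborhoods: proof of Corollary B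

Let $T$ be an operator as in Theorem A and $x$ a hypercyclic vector for it. *The vectors $T^nx$ are linearly independent:* otherwise, for some $n$, $T^nx$ is a combination of $x,\dots,T^{n-1}x$. Their span is then $T$-invariant, contains the orbit, and is finite-dimensional, hence closed and different from $X$; this contradicts density.

Let $A\in L(X)$. A basic strong neighborhood of $A$ is given by finitely many vectors and an $\varepsilon>0$. We may enlarge the set of vectors to contain a nonzero one, pass to a maximal linearly independent subset $x_1,\dots,x_n$, of which the others are linear combinations, and shrink $\varepsilon$. So it suffices to find an operator $T_1$ of the required kind with $\|T_1x_i-Ax_i\|<\varepsilon$ for $i\le n$.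

Choose $y_1,\dots,y_n$ one after the other, with $\|y_i-Ax_i\|<\varepsilon$ and $x_1,\dots,x_n,y_1,\dots,y_n$ linearly independent. This is possible because the complement of a finite-dimensional subspace of $X$ is dense.

There is an invertible $S\in L(X)$ with $Sx_i=T^{2i-2}x$ and $Sy_i=T^{2i-1}x$ for $i\le n$. Indeed, these prescriptions define an isomorphism $u:E\to G$ between $2n$-dimensional subspaces. Let $H=E+G$ and $X=H\oplus Z$ with $Z$ closed. Complements of $E$ and of $G$ in $H$ have equal dimension, so $u$ extends to an automorphism of $H$; let $S$ be this automorphism on $H$ and the identity on $Z$.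

Put $T_1=S^{-1}TS$. Then $T_1x_i=S^{-1}T^{2i-1}x=y_i$, so $T_1$ is in the neighborhood. It is hypercyclic with vector $S^{-1}x$. Finally, $T_1\oplus T_1=(S\oplus S)^{-1}(T\oplus T)(S\oplus S)$ is similar to $T\oplus T$, hence not cyclic. $\blacksquare$

## 9. Fréchet spaces other than $\omega$: proof of Theorem C

If $X\cong\omega$, Proposition 2 (transported by the isomorphism) shows that every hypercyclic operator on $X$ satisfies the Criterion. Now let $X$ be a separable infinite-dimensional Fréchet space not isomorphic to $\omega$. We construct a hypercyclic operator that fails it.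

**Lemma 7.** $X$ has a continuous seminorm $p$ with $\dim X/\ker p=\infty$.

*Proof.* Suppose not, and let seminorms $p_1\le p_2\le\cdots$ define the topology. Each continuous functional is bounded by a multiple of some $p_k$, so it vanishes on $\ker p_k$. Hence $X'=\bigcup_k(X/\ker p_k)'$ is a countable union of finite-dimensional spaces. It has a countable Hamel basis $(f_n)$, infinite because $X$ is infinite-dimensional and $X'$ separates points. Consider $J:X\to\mathbb K^{\mathbb N}$, $Jx=(f_n(x))_n$. It is continuous and injective. Each $p_k$ is induced by a norm on the finite-dimensional space $X/\ker p_k$, so it is bounded by a multiple of the maximum of finitely many $|f|$ with $f\in X'$, hence by $C\max_{n\le m}|f_n|$ for some $C,m$. So $J$ is a homeomorphism onto its image, and the image is complete, hence closed. The image is also dense, because for each $m$ the independent functionals $f_1,\dots,f_m$ map $X$ onto $\mathbb K^m$. So $J$ is an isomorphism of $X$ onto $\mathbb K^{\mathbb N}=\omega$, a contradiction. $\square$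

Take $p$ from Lemma 7 and $(e_n,e_n^*)$ from Lemma 4. We replace the norm of Section 7 by two objects: the seminorm $p$ for measuring inputs, and a Banach space $Y$ for measuring outputs.

**Step 1 (the space $Y$).** Choose $c_n>0$ such that $e_n'=c_ne_n\to0$ and $p(e_n')\le1$. For $(a_n)\in\ell^1$ the series $\sum a_ne_n'$ converges in $X$, since $(e_n')$ is bounded and $X$ is complete. The map $(a_n)\mapsto\sum a_ne_n'$ from $\ell^1$ to $X$ is continuous. Let $Y$ be its range with the quotient norm. Then $Y$ is a Banach space continuously embedded in $X$, it contains $\operatorname{span}\{e_n\}$, and $p\le\|\cdot\|_Y$ on $Y$ because $p(\sum a_ne_n')\le\sum|a_n|$.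

**Step 2 (the algebra $\mathfrak A$).** Let $\mathfrak A$ be the space of linear maps $A:X\to Y$ with
$$\|A\|_{\mathfrak A}=\sup\{\|Ax\|_Y:p(x)\le1\}<\infty .$$
Then $\|Ax\|_Y\le\|A\|_{\mathfrak A}\,p(x)$ for all $x$ (if $p(x)=0$, scaling $x$ shows $Ax=0$). So elements of $\mathfrak A$ are continuous from $X$ to $Y$, hence to $X$. Completeness of $Y$ makes $\mathfrak A$ complete, by the usual argument for spaces of bounded maps into a Banach space. Moreover
$$\|A_1A_2x\|_Y\le\|A_1\|_{\mathfrak A}\,p(A_2x)\le\|A_1\|_{\mathfrak A}\|A_2x\|_Y\le\|A_1\|_{\mathfrak A}\|A_2\|_{\mathfrak A}\,p(x),$$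
so $\mathfrak A$ is a Banach algebra. For $A\in\mathfrak A$ the series $e^A-I:=\sum_{n\ge1}A^n/n!$ converges in $\mathfrak A$. The map $A\mapsto e^{NA}-I$ is continuous from $\mathfrak A$ to $\mathfrak A$, and $e^{NA}=(e^A)^N$, by the usual computation in the algebra $\mathfrak A$ with a unit adjoined.

For bilinear forms put $\|B\|_p=\sup\{|B(x,y)|:p(x),p(y)\le1\}$. Then $|B(x,y)|\le\|B\|_p\,p(x)p(y)$, and the forms with $\|B\|_p<\infty$ constitute a complete space of continuous bilinear forms on $X$.

**Step 3 (Proposition 5 in these norms).** The definitions of Section 4 and Proposition 5 apply to the present system $(e_n,e_n^*)$, as they are finite-dimensional algebra composed with the projections $\pi_D$. *Claim: Proposition 6 holds with $\nu$, $\|B_{k+1}-B_k\|$ and the vector norm replaced by $\|\cdot\|_{\mathfrak A}$, $\|\cdot\|_p$ and $\|\cdot\|_Y$.* Since $|e_n^*|\le C_np$, there is $\Gamma$ with $|b^*(\pi_Dx)|\le\Gamma p(x)$ for all $b\in\mathcal B$ and $x\in X$. Put $\mu=\max_b\|b\|_Y$, which is finite because $X_D\subset Y$.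 With $\Delta=q_{k+1}-q_k$ as before,
$$\|\Delta x\|_Y\le\sum_b|b^*(\pi_Dx)|\,\|\Delta b\|_Y\le D\cdot\Gamma p(x)\cdot D\kappa\mu .$$
So $\|\Delta\|_{\mathfrak A}\le D^2\Gamma\mu\kappa$. Similarly $\|B_{k+1}-B_k\|_p\le D^2\Gamma^2\kappa$, and $\|e^{Nq_{k+1}}e_0-\Phi_k(v)\|_Y=\eta\|e_{2d}\|_Y\le\kappa\mu$. Choose $\kappa$ small. The same computations, with an arbitrary finite matrix, show that $q_k\in\mathfrak A$ and $\|B_k\|_p<\infty$.

**Step 4 (the induction).** Choose targets $w_k\in X_{d_k}$ as in Step 1 of Section 7, with $\{z_m\}$ a countable subset of $\operatorname{span}\{e_n\}$ that is dense in $X$ (finite combinations with coefficients in $\mathbb Q$ or $\mathbb Q+i\mathbb Q$). Run the induction with $\varepsilon_k>0$ so small that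

* $\sum_k\varepsilon_k<\infty$ and $p(e_0)^2\sum_k\varepsilon_k<1$;
* $\|e^{N_kq_{k+1}}e_0-w_k\|_Y<2^{-k}$;
* $\|e^{N_jq_{k+1}}e_0-e^{N_jq_k}e_0\|_Y<2^{-k}$ for all $j<k$.

The last is possible because $A\mapsto(e^{N_jA}-I)e_0$ is continuous from $\mathfrak A$ to $Y$. Then $q_k\to q$ in $\mathfrak A$ and $B_k\to B$ in $\|\cdot\|_p$, with $|B(e_0,e_0)-1|\le p(e_0)^2\sum_k\varepsilon_k<1$. So $B$ is a nonzero continuous form. The symmetry passes to the limit, since
$$|B_k(q_kx,y)-B(qx,y)|\le\|B_k-B\|_p\,p(q_kx)\,p(y)+\|B\|_p\,p(q_kx-qx)\,p(y)\to0,$$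
where $p(q_kx-qx)\le\|q_kx-qx\|_Y\le\|q_k-q\|_{\mathfrak A}\,p(x)$. The same holds in the second argument. So $B(qx,y)=B(x,qy)$.

**Step 5 (the operator).** Let $T=e^q=I+\sum_{n\ge1}q^n/n!\in L(X)$. For each $x$ the series converges in $Y$, hence in $X$, so $B(Tx,y)=B(x,Ty)$. The telescoping estimate of Section 7 gives $\|T^{N_j}e_0-w_j\|_Y\le2\cdot2^{-j}$. Since $Y\hookrightarrow X$ is continuous, $T^{N_j}e_0-w_j\to0$ in $X$. As every element of a dense set equals $w_j$ infinitely often, $T$ is hypercyclic. By Lemma 3, $T$ fails the Criterion. $\blacksquare$
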